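\title{Stable $\ell_1$ recovery of tree-sparse vectors\\ needs more than $O(k)$ measurements}

\begin{abstract}
Index the coordinates of $\mathbb R^n$, $n=2^h-1$, by the nodes of a full binary tree of height $h$, and call a vector tree-sparse if it is supported on a rooted subtree with $k$ nodes. We ask how many linear measurements are needed to recover every $x\in\mathbb R^n$ with an $\ell_1$ error at most a constant $C$ times the $\ell_1$ distance from $x$ to the tree-sparse vectors. There are only $e^{O(k)}$ rooted subtrees of size $k$, which suggests that $O(k)$ measurements suffice. We show that they do not: for $k=h$, every fixed $C$ and large $n$, at least $c(C)\,k\,(\log\log n)^{1/18}$ measurements are needed, for arbitrary matrices and arbitrary decoders. The proof places the columns of the matrix in Pisier's regular $M$-position and builds a bounded convex potential that increases by a fixed amount at each of about $\log\log n$ scales of the tree. In the other direction, for every $\varepsilon>0$, $O_\varepsilon(kh^\varepsilon)$ measurements suffice with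 a constant depending only on $\varepsilon$.
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $h\ge1$ and $n=2^h-1$. Identify $[n]=\{1,\dots,n\}$ with the nodes of the full binary tree $\mathcal B_h$, which has levels $1,\dots,h$ and the root at level $1$. A \emph{rooted subtree} is a connected set of nodes that contains the root, and for $1\le k\le n$ we let $\mathcal T_k$ be the family of rooted subtrees with exactly $k$ nodes. A rooted subtree with fewer than $k$ nodes extends to a member of $\mathcal T_k$ by adding adjacent nodes one at a time. For $x\in\mathbb R^n$ and $T\subset[n]$ let $x_T$ be the vector that agrees with $x$ on $T$ and vanishes on $T^c=[n]\setminus T$, and put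
\[
\sigma_k(x)=\min_{T\in\mathcal T_k}\|x_{T^c}\|_1 .
\]
The best $\ell_1$ approximation of $x$ by a vector supported on $T$ is $x_T$, so $\sigma_k(x)$ is the $\ell_1$ distance from $x$ to the set of vectors supported on some $T\in\mathcal T_k$.

A \emph{scheme with constant $C$} is an $m\times n$ real matrix $A$ together with a map $\Delta:\mathbb R^m\to\mathbb R^n$ such that
\begin{equation}\label{eq:guarantee}
\|\Delta(Ax)-x\|_1\le C\,\sigma_k(x)\qquad\text{for every }x\in\mathbb R^n .
\end{equation}
The decoder $\Delta$ sees only the $m$ numbers $Ax$. It need not be linear or continuous, and both $A$ and $\Delta$ may depend on $n$ and $k$. A scheme with constant $C<1$ is also a scheme with constant $1$, so we always assume $C\ge1$. The following question is posed in \cite{problem}.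

\begin{quote}
Are there absolute constants $C$ and $c_0$ such that for all $h\ge1$ and $1\le k\le n=2^h-1$ there is a scheme with constant $C$ and $m\le c_0k$ rows?
\end{quote}

A few simple cases locate the difficulty. If $x$ is supported on $T\in\mathcal T_k$, then \eqref{eq:guarantee} forces $\Delta(Ax)=x$; so $A$ is injective on $\mathbb R^T$ and $m\ge k$. Exact recovery of these vectors alone costs no more than $2k$ rows: in a Vandermonde matrix with $\min(2k,n)$ rows any $\min(2k,n)$ columns are independent, so two different $k$-sparse vectors have different images. The question therefore concerns stability only. For $k=1$ the family $\mathcal T_1$ consists of the root alone, and reading the root coordinate is a scheme with $m=1$ and $C=1$. More generally, no $T\in\mathcal T_k$ reaches below level $k$. If $x'$ is the restriction of $x$ to the first $k$ levels, then $\sigma_k(x)=\sigma_k(x')+\|x-x'\|_1$, and a scheme for $x'$ that ignores the deeper coordinates is a scheme for $x$ with the same constant. So the height that matters is $\min(h,k)$.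

The known upper bounds are as follows. With an absolute constant $C$, $m=O(k\log(n/k))$ rows suffice, even if $\mathcal T_k$ is replaced by the family of all $k$-subsets of $[n]$ (Cand\`es--Romberg--Tao), and $m=O(k\log(n/k)/\log\log(n/k))$ rows suffice for $\mathcal T_k$ (Indyk--Razenshteyn). With $m=O(k)$ rows one can achieve \eqref{eq:guarantee} with a factor $O(\sqrt{\log n})$ in place of $C$ (Indyk--Price). In the first bound the number of rows is comparable to the logarithm of the number of admissible supports, since $(n/k)^k\le\binom nk\le(en/k)^k$. For trees,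
\begin{equation}\label{eq:count}
|\mathcal T_k|\le4^k,
\end{equation}
because a rooted subtree is determined by listing its nodes in depth-first order and recording, for each node, two bits that say which of its children are present. By analogy one would guess that $O(\log|\mathcal T_k|)=O(k)$ rows suffice. This guess is wrong.

For $k\ge2$ let $J(n,k)$ be the largest integer $J\ge1$ with
\begin{equation}\label{eq:J}
2^{J-1}\lceil4\log_2k\rceil+1\le\min(h,\lfloor k/8\rfloor),
\end{equation}
and let $J(n,k)=0$ if there is no such integer or if $k=1$. This number counts the scales of the tree that the proof can use.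

\begin{theorem}\label{thm:lower}
There is an absolute constant $c_*>0$ such that every scheme $(A,\Delta)$ with constant $C\ge1$ satisfies
\[
m\ \ge\ \operatorname{rank}A\ \ge\ c_*\,C^{-4/9}\,k\,\max\bigl(1,J(n,k)\bigr)^{1/18}.
\]
\end{theorem}

To evaluate $J=J(n,k)$ when $J\ge1$, let $L=\min(h,\lfloor k/8\rfloor)$. Maximality of $J$ gives $2^{J-1}\lceil4\log_2k\rceil\le L-1<2^J\lceil4\log_2k\rceil$. Here $L\ge5$, so $\min(h,k)/32\le L-1\le\min(h,k)$, and therefore
\[
J(n,k)=\log_2\frac{\min(\log n,k)}{\log k}+O(1)\qquad\text{whenever }J(n,k)\ge1 .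
\]
We also record that \eqref{eq:J} implies $4\cdot2^{J-1}\le k/8$, hence $J\le\log_2k\le k$.

\begin{corollary}\label{cor:no}
The answer to the question is negative. For every fixed $C$ there is $c(C)>0$ such that, for $k=h=\log_2(n+1)$ and all large $n$, every scheme with constant $C$ has at least $c(C)\,k\,(\log\log n)^{1/18}$ rows.
\end{corollary}

\begin{proof}
For $k=h$ large, \eqref{eq:J} holds with $J=1$, and $J(n,h)=\log_2h-\log_2\log_2h-O(1)\ge\frac12\log\log n$. Theorem~\ref{thm:lower} gives $m/k\ge c_*C^{-4/9}(\frac12\log\log n)^{1/18}$, which is unbounded.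
\end{proof}

Read in the other direction, Theorem~\ref{thm:lower} says that a scheme with $m\le c_0k$ rows has $C\ge(c_*/c_0)^{9/4}J(n,k)^{1/8}$. The failure is nevertheless slight: any positive power of the height is enough.

\begin{theorem}\label{thm:upper}
There is an absolute constant $C'$ such that for all $h\ge1$, $1\le k\le n$ and every integer $r\ge1$ there is a scheme with constant $12\cdot3^r$ and $m\le C'\,r\,k\,h^{2/r}$ rows.
\end{theorem}

Taking $r=\lceil2/\varepsilon\rceil$, we see that $O_\varepsilon(kh^\varepsilon)$ rows suffice with a constant $e^{O(1+1/\varepsilon)}$ independent of $n$ and $k$. The exponent $1/18$ is not claimed to be sharp, and the exact order of the least $m$ between the two bounds is not determined here.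

Sections~\ref{sec:body}--\ref{sec:step} prove Theorem~\ref{thm:lower}; Section~\ref{sec:model} shows the mechanism in a Euclidean model. Section~\ref{sec:upper} proves Theorem~\ref{thm:upper} and is independent of them. Throughout, $\log$ is the natural logarithm, $|\cdot|$ is the Euclidean norm, $B$ is the closed Euclidean unit ball of $\mathbb R^d$, and $Z$ is a centered Gaussian vector in $\mathbb R^d$ with covariance $\mathrm{Id}/d$, normalized so that $\mathbb E|Z|^2=1$.

\section{From a decoder to a convex body}\label{sec:body}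

The first step removes the decoder. Let $(A,\Delta)$ be a scheme with constant $C$, let $q_i=Ae_i$ be the columns of $A$, let $d=\operatorname{rank}A\le m$, and identify the range of $A$ with $\mathbb R^d$. The set
\[
K=\operatorname{conv}\{\pm q_1,\dots,\pm q_n\}
\]
is a symmetric polytope with nonempty interior. It is the image under $A$ of the unit ball of $\ell_1^n$, so its norm $\|y\|_K=\min\{t\ge0:y\in tK\}$ is the quotient norm
\[
\|y\|_K=\min\{\|x'\|_1:Ax'=y\}.
\]
In particular $\|Ax\|_K\le\|x\|_1$ for all $x$. The guarantee reverses this inequality on tree-sparse vectors.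

\begin{lemma}\label{lem:body}
Let $c=1/C\le1$. If $x$ is supported on a rooted subtree with at most $k$ nodes, then
\begin{equation}\label{eq:iso}
\|Ax\|_K\ge c\,\|x\|_1 .
\end{equation}
\end{lemma}

\begin{proof}
Let $T\in\mathcal T_k$ and $z\in\ker A$. Since $\sigma_k(-z_T)=0$, the guarantee gives $\Delta(A(-z_T))=-z_T$. Since $Az_{T^c}=A(-z_T)$, also $\Delta(Az_{T^c})=-z_T$, and the guarantee at the vector $z_{T^c}$ reads
\[
\|z\|_1=\|-z_T-z_{T^c}\|_1\le C\sigma_k(z_{T^c})\le C\|z_{T^c}\|_1 .
\]
Now let $x$ be supported on $T$ and let $Ax'=Ax$. Then $z=x-x'\in\ker A$ and $z_{T^c}=-x'_{T^c}$, so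
\[
\|x\|_1\le\|z_T\|_1+\|x'_T\|_1\le C\|x'_{T^c}\|_1+\|x'_T\|_1\le C\|x'\|_1 .
\]
Minimize over $x'$.
\end{proof}

From here on we use only \eqref{eq:iso}. It implies that $A$ is injective on $\mathbb R^T$ for $T\in\mathcal T_k$, so $d\ge k$. We put
\[
M=d/k\ge1 ,
\]
and the goal is a lower bound on $M$. Property \eqref{eq:iso} is unchanged when an invertible linear map is applied to all $q_i$, so we are free to choose the Euclidean structure on $\mathbb R^d$. No choice makes $K$ round.

\begin{remark}\label{rem:notround}
If $r_-B\subset K\subset r_+B$, then $r_+/r_-\ge c\sqrt k$. Indeed, for $T\in\mathcal T_k$ and independent random signs $\epsilon_i$, the point $y=k^{-1}\sum_{i\in T}\epsilon_iq_i$ has $\mathbb E|y|^2\le r_+^2/k$, while $c\le\|y\|_K\le|y|/r_-$ by \eqref{eq:iso}.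
\end{remark}

\section{A Euclidean model}\label{sec:model}

The lower bound comes from moving up the tree, discarding leaves so that the average of the remaining vectors $q_i$ gains a fixed amount of a bounded convex potential at each scale. The smallest instance has two candidates per node and the potential $\frac12|\cdot|^2$.

\begin{proposition}\label{prop:model}
Attach a vector $q_i\in\mathbb R^d$ to each leaf $i$ of a full binary tree with $J+1$ levels. If $|q_i|\le1$ for all $i$ and $|q_i-q_{i'}|\ge2\delta$ for $i\ne i'$, then $J\le\pi d/(2\delta^2)$.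
\end{proposition}

\begin{proof}
For $0\le j\le J$ let $U_j$ be the set of nodes $j$ levels above the leaves. A \emph{selection} on $U_j$ is a map $\iota$ that assigns to each $u\in U_j$ a leaf $\iota(u)$ in the subtree of $u$; let $p_\iota$ be the average of $q_{\iota(u)}$ over $u\in U_j$. We show that a selection $\iota$ on $U_{j-1}$ can be thinned to a selection $\iota'$ on $U_j$ with $\frac12|p_{\iota'}|^2\ge\frac12|p_\iota|^2+\delta^2/(\pi d)$. Starting from the identity on $U_0$ and using $0\le\frac12|p_\iota|^2\le\frac12$, we then get $J\delta^2/(\pi d)\le\frac12$.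

Let $u\in U_j$ have children $u^+,u^-$, and put $v_u=\frac12(q_{\iota(u^+)}-q_{\iota(u^-)})$, so $|v_u|\ge\delta$. Keeping the leaf $\iota(u^{\epsilon_u})$ for each $u$, where $\epsilon_u=\pm1$, gives a selection $\iota'$ with $p_{\iota'}=p+x_\epsilon$, where $p=p_\iota$ and $x_\epsilon=|U_j|^{-1}\sum_u\epsilon_uv_u$. For $r>0$, the inequality $\langle rZ,x\rangle\le\frac12|x|^2+\frac12r^2|Z|^2$ gives
\begin{equation}\label{eq:modelfenchel}
\tfrac12|p+x|^2-\tfrac12|p|^2=\langle p,x\rangle+\tfrac12|x|^2\ge\langle p+rZ,x\rangle-\tfrac12r^2|Z|^2 .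
\end{equation}
Put $x=x_\epsilon$, maximize both sides over the signs, and take expectations:
\[
\max_\epsilon\Bigl[\tfrac12|p+x_\epsilon|^2-\tfrac12|p|^2\Bigr]\ge\frac1{|U_j|}\sum_{u\in U_j}\mathbb E\bigl|\langle p+rZ,v_u\rangle\bigr|-\frac{r^2}2 .
\]
For a symmetric random variable $X$ and a number $t$ we have $\mathbb E|t+X|=\frac12\mathbb E(|t+X|+|t-X|)\ge\mathbb E|X|$. So each expectation is at least $r\,\mathbb E|\langle Z,v_u\rangle|=r|v_u|\sqrt{2/(\pi d)}\ge rg$ with $g=\delta\sqrt{2/(\pi d)}$. The choice $r=g$ gives the gain $g^2/2=\delta^2/(\pi d)$.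
\end{proof}

The role of $Z$ is to coordinate the choices. Independent random signs gain only $\frac12\mathbb E|x_\epsilon|^2\le\frac12|U_j|^{-1}$, and these gains have a bounded sum over $j$ whatever $\delta$ and $d$ are. All nodes $u$ must move in a common direction, and the dimension enters through the amount $g$ by which each set $\{\pm v_u\}$ extends in a typical direction. Two points extend by about $\delta/\sqrt d$, so the model bound grows with $d$ (and comparing volumes, $2^J\le(1+1/\delta)^d$, is stronger). But $e^{\Omega(k)}$ separated points extend by about $\delta\sqrt{k/d}=\delta/\sqrt M$, by Sudakov's inequality below. With that many candidates per node, the gain per scale depends only on $M$ and $C$, and a bounded potential bounds the number of scales in terms of $M$ and $C$. Four things have to change.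

\begin{enumerate}
\item By Remark~\ref{rem:notround}, $K$ is not comparable to a ball, so we have no useful bound for $\frac12|\cdot|^2$ on $K$. We replace it by a potential $\Psi$ that is bounded on $K$ and uniformly convex in all but a small fraction of directions (Section~\ref{sec:potential}).
\item The candidates at $u$ become averages of $q_{\iota(v)}$ over tuples of descendants $v$ of $u$. Property \eqref{eq:iso} separates them only if the paths to the leaves involved fit into $k$ nodes; this forces the depth to double from one scale to the next, so there are only $J(n,k)$ scales (Section~\ref{sec:scales}).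
\item The separation is in $\|\cdot\|_K$, while Sudakov's inequality needs Euclidean separation, and the flat directions of $\Psi$ need Euclidean boundedness of the moves. Covering estimates between $K$ and $B$ supply both.
\item The candidates are no longer symmetric about their mean, and the best move is a convex combination of candidates. Centering and Jensen's inequality take care of this (Section~\ref{sec:step}).
\end{enumerate}

\section{Tools from convex geometry}\label{sec:tools}

For compact $Q\subset\mathbb R^d$ the support function $h_Q(w)=\max_{x\in Q}\langle x,w\rangle$ is convex in $w$, satisfies $h_{Q+Q'}=h_Q+h_{Q'}$ and $h_{tQ}=th_Q$ for $t\ge0$, and is nonnegative if $0\in Q$. The polar of a symmetric convex body $K$ is $K^\circ=\{w:\langle w,x\rangle\le1\text{ for all }x\in K\}$, and $\|x\|_K=h_{K^\circ}(x)$. If $K$ is a polytope, so is $K^\circ$; its vertex set $V$ is finite and symmetric, and $\|x\|_K=\max_{\xi\in V}|\langle\xi,x\rangle|$. The covering number $\mathcal N(X,Y)$ is the least number of translates of $Y$ that cover $X$; it satisfies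 $\mathcal N(tX,tY)=\mathcal N(X,Y)$. We use the following facts.

\begin{itemize}
\item[(P)] \emph{Pisier's regular $M$-position} \cite{pisier-paper}, \cite[Ch.~7]{pisier-book}. There is an absolute constant $C_0\ge1$ such that every symmetric convex body in $\mathbb R^d$ has a linear image $K$ with
\[
\mathcal N(K,tB),\ \mathcal N(B,tK),\ \mathcal N(K^\circ,tB),\ \mathcal N(B,tK^\circ)\ \le\ e^{C_0d/t}\qquad\text{for all }t\ge1 .
\]
This is the case $\alpha=1$ of a theorem that holds for each $\alpha>\frac12$ with exponent $C(\alpha)\,d\,t^{-1/\alpha}$. We say that such a $K$ is in \emph{regular position}.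
\item[(S)] \emph{Sudakov minoration.} There is an absolute constant $c_S\in(0,1]$ such that, if the points of a finite set $P\subset\mathbb R^d$ have pairwise Euclidean distances greater than $\rho$, then $\mathbb E\max_{x\in P}\langle x,Z\rangle\ge c_S\,\rho\sqrt{\log|P|/d}$.
\item[(A)] \emph{Anderson's inequality.} If $\gamma$ is a centered Gaussian measure and $Y$ is a symmetric convex set, then $\gamma(x+Y)\le\gamma(Y)$ for all $x$.
\item[(E)] \emph{Maximal entropy.} A probability density $f$ on $\mathbb R^d$ with covariance matrix $\Sigma$ has $\operatorname{Ent}(f)=-\int f\log f\le\frac12\log\det(2\pi e\Sigma)$.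
\item[(G)] \emph{Gaussian integration by parts.} If $F:\mathbb R^d\to\mathbb R^d$ is smooth with bounded derivative, then $\mathbb E\langle Z,F(Z)\rangle=\frac1d\,\mathbb E\operatorname{div}F(Z)$.
\end{itemize}

What matters in (P) is the decay in $t$: the exponent $C_0d/t=C_0Mk/t$ falls below any fixed fraction of $k$ once $t$ is a large multiple of $M$. So $K$ and $B$ are interchangeable up to a factor $O(M)$ in scale and up to a loss $e^{\lambda k}$ in counting, with $\lambda$ as small as we like. We assume from now on that the polytope $K$ of Section~\ref{sec:body} is in regular position. The bound on $\mathcal N(B,tK^\circ)$ is used in Proposition~\ref{prop:potential}, the bound on $\mathcal N(K,tB)$ in the construction of cells in Section~\ref{sec:scales}, and the bound on $\mathcal N(B,tK)$ in Lemma~\ref{lem:width}; the fourth bound is not needed.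

\section{A bounded potential that is mostly curved}\label{sec:potential}

Let $\gamma$ be the law of $Z$. The quadratic potential is a logarithmic Laplace transform:
\[
\tfrac12|y|^2=\frac1d\log\int_{\mathbb R^d}e^{d\langle y,w\rangle}\,d\gamma(w).
\]
If the integral is restricted to $w\in aK^\circ$, then $\langle y,w\rangle\le a\|y\|_K$ on the domain, and the result is bounded on $K$. For large $a$ the restriction discards little Gaussian mass on the exponential scale, by (P). For small $y$ the exponential tilt is mild. Under both conditions the tilted measure is close to $\gamma$ in relative entropy, and this keeps most eigenvalues of the Hessian away from zero.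

\begin{proposition}\label{prop:potential}
Let $K\subset\mathbb R^d$ be in regular position, $C_1=2C_0+1$, $0<\kappa<1$, and
\[
a=\frac{22C_1}{\kappa},\qquad\theta=\frac{\kappa}{110a}=\frac{\kappa^2}{2420\,C_1}.
\]
If $d\ge a$, there is a smooth convex function $\Psi:\mathbb R^d\to\mathbb R$ such that
\begin{enumerate}
\item[(i)] $0\le\Psi\le\kappa/18$ on $K$;
\item[(ii)] if $\|x\|_K\le5$, then all but at most $\kappa d$ eigenvalues of $\operatorname{Hess}\Psi(x)$ are at least $\theta^2/2$.
\end{enumerate}
\end{proposition}

\begin{proof}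
By Markov's inequality $\gamma(2B)\ge\frac34$. Since $a/2\ge1$, the ball $2B$ is covered by $\mathcal N(B,\frac a2K^\circ)\le e^{2C_0d/a}$ translates of $aK^\circ$, and each translate has measure at most $\gamma(aK^\circ)$ by (A). Since $d\ge a$ gives $e^{-d/a}\le e^{-1}\le\frac34$,
\[
\gamma(aK^\circ)\ge\tfrac34e^{-2C_0d/a}\ge e^{-C_1d/a}.
\]
Define
\[
\Phi(y)=\frac1d\log\int_{aK^\circ}e^{d\langle y,w\rangle}\,d\gamma(w),\qquad\Psi(x)=\Phi(\theta x)+\frac{C_1}a ,
\]
and let $\gamma_y$ be the probability measure with density $e^{-d\Phi(y)}e^{d\langle y,w\rangle}1_{aK^\circ}(w)$ with respect to $\gamma$. The domain is bounded, so we may differentiate under the integral: $\Phi$ is smooth, $\nabla\Phi(y)$ is the mean of $\gamma_y$, and $\operatorname{Hess}\Phi(y)=H(y):=d\operatorname{Cov}(\gamma_y)$. This matrix is positive definite because $\gamma_y$ has a positive density on a set with nonempty interior. So $\Phi$ is convex; it is even because $K^\circ$ and $\gamma$ are symmetric. A convex even function is minimal at $0$, whence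
\begin{equation}\label{eq:Phibounds}
-\frac{C_1}a\le\frac1d\log\gamma(aK^\circ)=\Phi(0)\le\Phi(y)\le a\|y\|_K .
\end{equation}
On $K$ this gives $0\le\Psi\le a\theta+C_1/a=\kappa/110+\kappa/22=3\kappa/55\le\kappa/18$, which is (i).

For (ii), let $\|x\|_K\le5$, $y=\theta x$, and let $h_1,\dots,h_d>0$ be the eigenvalues of $H=H(y)$. We bound the relative entropy $\mathrm{KL}=\int\log(d\gamma_y/d\gamma)\,d\gamma_y$ from both sides. By the formula for the density and \eqref{eq:Phibounds},
\[
\mathrm{KL}=d\Bigl(\int\langle y,w\rangle\,d\gamma_y(w)-\Phi(y)\Bigr)\le d\Bigl(5a\theta+\frac{C_1}a\Bigr)=d\Bigl(\frac\kappa{22}+\frac\kappa{22}\Bigr)=\frac{\kappa d}{11}.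
\]
On the other hand, $\gamma$ has Lebesgue density $(d/2\pi)^{d/2}e^{-d|w|^2/2}$, so
\[
\mathrm{KL}=-\operatorname{Ent}(\gamma_y)+\frac d2\log\frac{2\pi}d+\frac d2\int|w|^2\,d\gamma_y(w).
\]
By (E) with $\Sigma=H/d$, $\operatorname{Ent}(\gamma_y)\le\frac d2\log\frac{2\pi e}d+\frac12\log\det H$, and $d\int|w|^2d\gamma_y\ge\operatorname{tr}H$. Therefore
\[
\mathrm{KL}\ge\frac12\sum_{i=1}^d\bigl(h_i-1-\log h_i\bigr).
\]
Every term is nonnegative, and $t-1-\log t$ decreases on $(0,1)$, so each $h_i<\frac12$ contributes at least $\frac12(\log2-\frac12)>\frac1{11}$. Hence at most $\kappa d$ of the $h_i$ are below $\frac12$. Finally $\operatorname{Hess}\Psi(x)=\theta^2H(\theta x)$.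
\end{proof}

The next lemma replaces \eqref{eq:modelfenchel}. There we used Fenchel's inequality $\langle\zeta,x\rangle\le f(x)+f^*(\zeta)$ for $f=\frac12|\cdot|^2$, and the value $\mathbb Ef^*(rZ)=r^2/2$. For a general convex $f$ the size of $\mathbb Ef^*(rZ)$ is governed by the trace of $\operatorname{Hess}f^*=(\operatorname{Hess}f)^{-1}$. A trace is an average over directions, so a fraction $\kappa$ of flat directions is tolerable, provided the curvature in those directions is not zero. We add $\frac\beta2|x|^2$ to ensure this; the flat directions then cost $\kappa/\beta$ in the normalized trace, and the added term costs $O(\beta R^2)$ on sets of Euclidean radius $O(R)$. A second difficulty is that curvature is known only on $5K$; a polynomial barrier, negligible on $2K$ and huge outside $4K$, confines the maximizer in the definition of $f^*$.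

\begin{lemma}\label{lem:gain}
Let $K$ be a symmetric polytope and let $\Psi$ be a smooth convex function with property (ii) of Proposition~\ref{prop:potential}. Let $p\in K$, $b=\nabla\Psi(p)$, $R>0$, and let $Q\subset2K\cap2RB$ be nonempty and compact. Then for every $r>0$,
\[
\max_{x\in Q}\bigl[\Psi(p+x)-\Psi(p)\bigr]\ \ge\ \mathbb E\,h_Q(b+rZ)-\kappa\theta^2R^2-\frac{2r^2}{\theta^2}.
\]
\end{lemma}

\begin{proof}
Let $\beta=\kappa\theta^2/2$, so that $\kappa/\beta=2/\theta^2$. For an integer $\nu\ge1$ put
\[
P_\nu(x)=\sum_{\xi\in V}\Bigl(\frac{\langle\xi,x\rangle}3\Bigr)^{2\nu},\qquad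
f_\nu(x)=\Psi(p+x)-\Psi(p)-\langle b,x\rangle+\frac\beta2|x|^2+P_\nu(x),
\]
where $V$ is the vertex set of $K^\circ$. The polynomial $P_\nu$ is convex and nonnegative, $P_\nu\le|V|(2/3)^{2\nu}$ on $2K$, and $P_\nu(x)\ge(4/3)^{2\nu}$ if $\|x\|_K\ge4$. By convexity $\Psi(p+x)-\Psi(p)-\langle b,x\rangle\ge0$. So $f_\nu$ is smooth, $f_\nu\ge P_\nu\ge0=f_\nu(0)$, and
\begin{equation}\label{eq:hessf}
\operatorname{Hess}f_\nu(x)\ge\operatorname{Hess}\Psi(p+x)+\beta\,\mathrm{Id}\ge\beta\,\mathrm{Id}.
\end{equation}

\emph{The conjugate.} Let $f_\nu^*(\zeta)=\sup_x[\langle\zeta,x\rangle-f_\nu(x)]$. By \eqref{eq:hessf} the function in brackets is strictly concave and tends to $-\infty$ at infinity, so it has a unique maximizer $x(\zeta)$, characterized by $\nabla f_\nu(x(\zeta))=\zeta$. By the inverse function theorem $x(\zeta)$ is smooth with derivative $(\operatorname{Hess}f_\nu(x(\zeta)))^{-1}$. Differentiating $f_\nu^*(\zeta)=\langle\zeta,x(\zeta)\rangle-f_\nu(x(\zeta))$ gives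
\[
\nabla f_\nu^*(\zeta)=x(\zeta),\qquad\operatorname{Hess}f_\nu^*(\zeta)=\bigl(\operatorname{Hess}f_\nu(x(\zeta))\bigr)^{-1}\le\beta^{-1}\mathrm{Id}.
\]
Since $f_\nu$ has minimum $0$ at $0$, we have $x(0)=0$, $f_\nu^*(0)=0$ and $f_\nu^*\ge0$. The Hessian bound yields $|x(\zeta)|\le|\zeta|/\beta$, and so
\[
P_\nu(x(\zeta))\le f_\nu(x(\zeta))=\langle\zeta,x(\zeta)\rangle-f_\nu^*(\zeta)\le|\zeta|^2/\beta .
\]

\emph{The trace.} Suppose $|\zeta|^2/\beta<(4/3)^{2\nu}$. Then $\|x(\zeta)\|_K<4$, so $\|p+x(\zeta)\|_K\le5$ and property (ii) applies at $p+x(\zeta)$. The inverse of $\operatorname{Hess}\Psi(p+x(\zeta))+\beta\,\mathrm{Id}$ has at most $\kappa d$ eigenvalues above $2/\theta^2$, and all its eigenvalues are at most $1/\beta$. Inversion reverses the order of positive definite matrices, so \eqref{eq:hessf} gives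
\[
\operatorname{tr}\operatorname{Hess}f_\nu^*(\zeta)\le d\Bigl(\frac2{\theta^2}+\frac\kappa\beta\Bigr)=\frac{4d}{\theta^2}.
\]
For all $\zeta$ the trace is at most $d/\beta$. Since $\nabla f_\nu^*$ has bounded derivative, we may differentiate under the expectation and apply (G) to $F(w)=\nabla f_\nu^*(tw)$:
\[
\frac{d}{dt}\,\mathbb Ef_\nu^*(tZ)=\mathbb E\langle Z,\nabla f_\nu^*(tZ)\rangle=\frac td\,\mathbb E\operatorname{tr}\operatorname{Hess}f_\nu^*(tZ).
\]
Integrating over $0\le t\le r$,
\begin{equation}\label{eq:conj}
\mathbb Ef_\nu^*(rZ)\le\frac{2r^2}{\theta^2}+\frac{r^2}{2\beta}\,\mathbb P\Bigl(\frac{r^2|Z|^2}\beta\ge\Bigl(\frac43\Bigr)^{2\nu}\Bigr).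
\end{equation}

\emph{Fenchel's inequality.} For $x\in Q$ we have $\frac\beta2|x|^2\le2\beta R^2=\kappa\theta^2R^2$ and $x\in2K$, so for every $\zeta$
\[
\langle b+\zeta,x\rangle\le\langle b,x\rangle+f_\nu(x)+f_\nu^*(\zeta)\le\bigl[\Psi(p+x)-\Psi(p)\bigr]+\kappa\theta^2R^2+|V|\Bigl(\frac23\Bigr)^{2\nu}+f_\nu^*(\zeta).
\]
Maximize over $x\in Q$, put $\zeta=rZ$, take expectations, use \eqref{eq:conj}, and let $\nu\to\infty$.
\end{proof}

\section{Scales, tuples and cells}\label{sec:scales}

In this section $J=J(n,k)\ge1$ and $k\ge1024$. Let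
\[
L=\min(h,\lfloor k/8\rfloor),\qquad\ell_0=0,\qquad\ell_j=2^{j-1}\lceil4\log_2k\rceil\quad(1\le j\le J),
\]
so that $\ell_J\le L-1$ by \eqref{eq:J}. Level $L$ plays the part of the leaves. Let $U_j$ be the set of nodes at level $L-\ell_j\ge1$. A \emph{selection} on $U_j$ is a map $\iota$ that sends each $u\in U_j$ to a node $\iota(u)$ at level $L$ in the subtree of $u$, and
\[
p_\iota=\frac1{|U_j|}\sum_{u\in U_j}q_{\iota(u)}\in K .
\]

Fix $1\le j\le J$, a selection $\iota$ on $U_{j-1}$, and a node $u\in U_j$. Write $\ell=\ell_j$, let $\mathrm{Ch}(u)$ be the set of nodes of $U_{j-1}$ below $u$, and let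
\[
N=|\mathrm{Ch}(u)|=2^{\ell_j-\ell_{j-1}}\ge2^{\ell/2},\qquad s=\Bigl\lfloor\frac k{8\ell}\Bigr\rfloor\ge\frac k{16\ell};
\]
the last inequality holds because $\ell\le k/8$, so that $s\ge1$. For a tuple $S=(v_1,\dots,v_s)$ of nodes of $\mathrm{Ch}(u)$ put
\[
\mu_S=\frac1s\sum_{i=1}^se_{\iota(v_i)},\qquad x_S=A\mu_S\in K .
\]
The points $x_S$ are the candidates at $u$; see Figure~\ref{fig:scales}. We take $S$ random, with $v_1,\dots,v_s$ independent and uniform in $\mathrm{Ch}(u)$. Then
\begin{equation}\label{eq:mean}
\mathbb E\,x_S=\frac1N\sum_{v\in\mathrm{Ch}(u)}q_{\iota(v)} .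
\end{equation}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\draw[gray] (0,4)--(-5,0)--(5,0)--cycle;
\draw[gray,dashed] (-5,2.6)--(5.2,2.6) node[right,black]{level $L-\ell_j$ ($U_j$)};
\draw[gray,dashed] (-5,1.2)--(5.2,1.2) node[right,black]{level $L-\ell_{j-1}$ ($U_{j-1}$)};
\node[right] at (5.2,0) {level $L$};
\draw (0.5,2.6)--(-2,0); \draw (0.5,2.6)--(3,0);
\foreach \x/\c/\s in {-0.5/-1.36/-1.5, 0.17/-0.12/0.2, 0.83/1.12/1.4, 1.5/2.36/2.2}{
  \draw[gray] (\c-0.55,0)--(\x,1.2)--(\c+0.55,0);
  \fill (\x,1.2) circle (1.6pt); \draw[fill=white] (\s,0) circle (2pt);}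
\draw[very thick] (0,4)--(0.5,2.6)--(-0.5,1.2)--(-1.5,0);
\draw[very thick] (0.5,2.6)--(0.83,1.2)--(1.4,0);
\fill (0,4) circle (2pt) node[above]{root}; \fill (0.5,2.6) circle (2pt) node[above right]{$u$};
\fill (-1.5,0) circle (2pt) node[below]{$\iota(v_1)$}; \fill (1.4,0) circle (2pt) node[below]{$\iota(v_2)$};
\node[above left] at (-0.75,1.2) {$v_1$}; \node[above right] at (0.8,1.2) {$v_2$};
\end{tikzpicture}
\caption{One scale. Each node $v\in U_{j-1}$ below $u\in U_j$ carries one selected node $\iota(v)$ at level $L$ (circles at the bottom). A tuple $(v_1,\dots,v_s)$, here with $s=2$, spans the rooted subtree drawn in bold: $L-\ell_j$ nodes from the root to $u$, and at most $\ell_j$ further nodes for each entry.}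
\label{fig:scales}
\end{figure}

The parameters are dictated by a budget. Each entry of a tuple costs $\ell_j$ nodes, since its path runs from $u$ all the way to level $L$, but it carries only $\ell_j-\ell_{j-1}$ bits, since the path below $U_{j-1}$ is already fixed by $\iota$. To have order $k$ bits at a cost of at most $k$ nodes, $\ell_j-\ell_{j-1}$ must be comparable to $\ell_j$, so the depths grow geometrically. The initial depth $4\log_2k$ makes $N$ much larger than $s$, so that two random tuples overlap little. Let
\[
\lambda=\frac{\log2}{128}.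
\]
The next lemma is the only place where \eqref{eq:iso} enters, apart from the bound $d\ge k$.

\begin{lemma}\label{lem:anti}
For every $z\in\mathbb R^d$, $\ \mathbb P\bigl(\|x_S-z\|_K<c/2\bigr)\le e^{-\lambda k}$.
\end{lemma}

\begin{proof}
If the event is not empty, fix a tuple $S'$ with $\|x_{S'}-z\|_K<c/2$; the event then implies $\|x_S-x_{S'}\|_K<c$. So it suffices to bound the probability of the latter for a fixed $S'$. The path from the root to $u$ and the paths from $u$ to the nodes $\iota(v)$, for $v$ an entry of $S$ or $S'$, form a rooted subtree with at most $(L-\ell)+2s\ell\le k/8+k/4\le k$ nodes, and it contains the support of $\mu_S-\mu_{S'}$. By \eqref{eq:iso}, $\|x_S-x_{S'}\|_K\ge c\|\mu_S-\mu_{S'}\|_1$.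

Let $t$ be the number of indices $i$ such that $v_i$ is not an entry of $S'$. Distinct nodes of $U_{j-1}$ have disjoint subtrees, so $\iota$ is injective, and the probability vector $\mu_S$ has mass $t/s$ outside the support of $\mu_{S'}$ and mass $1-t/s$ on it, where $\mu_{S'}$ has mass $1$. Hence $\|\mu_S-\mu_{S'}\|_1\ge2t/s$. If $\|x_S-x_{S'}\|_K<c$, then $t<s/2$, and at least $\lceil s/2\rceil$ of the $v_i$ lie in the set of entries of $S'$, which has at most $s$ elements. We have $4s\le k\le2^{\ell/4}$ because $\ell\ge4\log_2k$, and $N\ge2^{\ell/2}$, so $4s/N\le2^{-\ell/4}$. A union bound over the at most $2^s$ index sets of size $\lceil s/2\rceil$ bounds the probability by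
\[
2^s(s/N)^{\lceil s/2\rceil}\le(4s/N)^{s/2}\le2^{-\ell s/8}\le2^{-k/128}=e^{-\lambda k}.\qedhere
\]
\end{proof}

\begin{remark}
One scale alone gives a linear bound. Comparing volumes, $K$ is covered by $(1+6C)^d$ translates of $\frac c3K$, so Lemma~\ref{lem:anti} gives $1\le(1+6C)^de^{-\lambda k}$, that is, $d\ge\lambda k/\log(1+6C)$. Every scale gives this same bound. Theorem~\ref{thm:lower} rests on the fact that Lemma~\ref{lem:anti} holds at all scales, at all nodes $u$, and for all selections $\iota$ made at the lower scales.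
\end{remark}

Lemma~\ref{lem:gain} needs moves of bounded Euclidean length, and the candidates $x_S$ are only known to lie in $K$. We therefore cut $K$ into few pieces of bounded Euclidean diameter and move within a piece. Put
\begin{equation}\label{eq:Rg}
R=\frac{4C_0M}\lambda\ge1,\qquad\rho=\frac c{3R},\qquad g=c_S\,\rho\,\sqrt{\frac\lambda{8M}} .
\end{equation}
The radius $R$ is chosen so that $C_0d/R=\lambda k/4$; thus (P) gives
\begin{equation}\label{eq:cover}
\mathcal N(K,RB)\le e^{\lambda k/4},\qquad\mathcal N\bigl(\rho B,\tfrac c3K\bigr)=\mathcal N(B,RK)\le e^{\lambda k/4}.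
\end{equation}
Cover $K$ by at most $e^{\lambda k/4}$ translates of $RB$ and assign each point of $K$ to the first translate that contains it. This partitions $K$ into at most $e^{\lambda k/4}$ \emph{cells}, fixed once and for all. A cell $\alpha$ is \emph{heavy} for $u$ if $\mathbb P(x_S\in\alpha)\ge e^{-\lambda k/2}$, and \emph{light} otherwise. Summing over the light cells,
\begin{equation}\label{eq:light}
\mathbb P(x_S\text{ lies in a light cell})\le e^{\lambda k/4}e^{-\lambda k/2}=e^{-\lambda k/4}.
\end{equation}
For a cell $\alpha$ with $\mathbb P(x_S\in\alpha)>0$ let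
\[
z_{u,\alpha}=\mathbb E[x_S\mid x_S\in\alpha],\qquad D_{u,\alpha}=\operatorname{conv}\{x_S-z_{u,\alpha}:x_S\in\alpha\}.
\]
The point $z_{u,\alpha}$ is a convex combination of the finitely many $x_S\in\alpha$, so it lies in $K$ and in the ball of radius $R$ that contains $\alpha$. Hence $D_{u,\alpha}$ is a polytope with
\begin{equation}\label{eq:D}
0\in D_{u,\alpha}\subset2K\cap2RB .
\end{equation}

Conditioning on a heavy cell costs half of the exponent in Lemma~\ref{lem:anti}, passing from $K$ to $B$ costs another quarter, and the remaining quarter feeds Sudakov's inequality. The resulting width bound must hold for every shift $b$, because $b$ will be the gradient of $\Psi$ at a point that depends on the cells. In the model the symmetry of $\{\pm v_u\}$ made the shift harmless. Here the centering at $z_{u,\alpha}$ does: either $b$ is not too negative on half of the candidates, or it is very negative on half of them and then, having mean zero, it is large on some candidate.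

\begin{lemma}\label{lem:width}
If $\alpha$ is heavy for $u$, then $\mathbb E\,h_{D_{u,\alpha}}(b+rZ)\ge rg/4$ for all $b\in\mathbb R^d$ and $r>0$.
\end{lemma}

\begin{proof}
Write $D=D_{u,\alpha}$ and $z=z_{u,\alpha}$. Let $\mathbb P_\alpha$ be the law of $S$ conditioned on $x_S\in\alpha$, and let $X=\langle x_S-z,b\rangle$, so that $\mathbb E_\alpha X=0$.

\emph{Case 1: $\mathbb P_\alpha(X\ge-rg/2)\ge\frac12$.} Let $E$ be the set of points $x_S\in\alpha$ with $X\ge-rg/2$, and let $P\subset E$ be maximal with pairwise Euclidean distances greater than $\rho$. The balls $x+\rho B$, $x\in P$, cover $E$, so by \eqref{eq:cover} $E$ is covered by $|P|e^{\lambda k/4}$ translates of $\frac c3K$. By Lemma~\ref{lem:anti} (as $c/3<c/2$) and heaviness, each translate has $\mathbb P_\alpha$-probability at most $e^{-\lambda k}/e^{-\lambda k/2}=e^{-\lambda k/2}$. Therefore $\frac12\le|P|e^{-\lambda k/4}$. Since $k\ge1024$ means $e^{\lambda k/8}\ge2$, we get $|P|\ge e^{\lambda k/8}$, and (S) gives $\mathbb E\max_{x\in P}\langle x,Z\rangle\ge c_S\rho\sqrt{\lambda k/(8d)}=g$. As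 $P-z\subset D$ and $\mathbb E\langle z,Z\rangle=0$,
\[
\mathbb E\,h_D(b+rZ)\ge-\frac{rg}2+r\,\mathbb E\max_{x\in P}\langle x-z,Z\rangle\ge\frac{rg}2 .
\]

\emph{Case 2: $\mathbb P_\alpha(X<-rg/2)>\frac12$.} The positive and negative parts of $X$ have equal means, so $\mathbb E_\alpha X^+=\mathbb E_\alpha X^-\ge rg/4$, and $h_D(b)=\max X\ge rg/4$. By Jensen's inequality for the convex function $h_D$, $\mathbb Eh_D(b+rZ)\ge h_D(b)\ge rg/4$.
\end{proof}

\section{The gain per scale and the proof of Theorem~\ref{thm:lower}}\label{sec:step}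

In Lemma~\ref{lem:gain} the width term will be $rg/8$. Against $2r^2/\theta^2$ the best choice is $r=g\theta^2/32$, which leaves $g^2\theta^2/512$. The remaining loss $\kappa\theta^2R^2$ has the same factor $\theta^2$, so it is half of this amount when
\begin{equation}\label{eq:kappa}
\kappa=\frac{g^2}{1024R^2}<1 .
\end{equation}
With this $\kappa$ let $a,\theta$ be as in Proposition~\ref{prop:potential}, and put
\[
\Omega=\frac\kappa{18},\qquad\eta=\frac{g^2\theta^2}{2048}.
\]

\begin{proposition}\label{prop:step}
Assume $J\ge1$, $k\ge1024$, $d\ge a$ and $2\Omega e^{-\lambda k/4}\le\eta$, and let $\Psi$ be the potential of Proposition~\ref{prop:potential}. For every $1\le j\le J$ and every selection $\iota$ on $U_{j-1}$ there is a selection $\iota'$ on $U_j$ with $\Psi(p_{\iota'})\ge\Psi(p_\iota)+\eta$.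
\end{proposition}

\begin{proof}
We first choose a cell for each $u\in U_j$, losing at most $\eta$; then move inside the cells, gaining $2\eta$; then round the result to a selection at no loss.

\emph{Choosing cells.} Take independent random tuples $S_u$, $u\in U_j$, as in Section~\ref{sec:scales}. Let $\alpha_u$ be the cell of $x_{S_u}$, and $\hat p=|U_j|^{-1}\sum_uz_{u,\alpha_u}\in K$. We have $\mathbb Ez_{u,\alpha_u}=\mathbb Ex_{S_u}$. The sets $\mathrm{Ch}(u)$ partition $U_{j-1}$ into parts of equal size, so \eqref{eq:mean} gives $\mathbb E\hat p=p_\iota$, and $\mathbb E\Psi(\hat p)\ge\Psi(p_\iota)$ by Jensen's inequality. Let $\mathcal E$ be the event that $\alpha_u$ is heavy for at least half of the $u\in U_j$. By \eqref{eq:light} the expected fraction of $u$ with a light cell is at most $e^{-\lambda k/4}$, so Markov's inequality gives $\mathbb P(\mathcal E^c)\le2e^{-\lambda k/4}\le\frac12$, using $k\ge1024$. Since $0\le\Psi\le\Omega$ on $K$,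
\[
\mathbb E[\Psi(\hat p)\mid\mathcal E]\ge\mathbb E[\Psi(\hat p)1_{\mathcal E}]\ge\Psi(p_\iota)-2\Omega e^{-\lambda k/4}\ge\Psi(p_\iota)-\eta .
\]
Fix an outcome in $\mathcal E$ with $\Psi(\hat p)\ge\Psi(p_\iota)-\eta$, and write $z_u=z_{u,\alpha_u}$, $D_u=D_{u,\alpha_u}$.

\emph{Moving inside the cells.} Let $Q=|U_j|^{-1}\sum_uD_u$ be the Minkowski average. By \eqref{eq:D} and convexity, $Q$ is compact and $Q\subset2K\cap2RB$. Let $b=\nabla\Psi(\hat p)$ and $r=g\theta^2/32$. At least half of the cells are heavy and obey Lemma~\ref{lem:width}, and the others have $h_{D_u}\ge0$ because $0\in D_u$. Hence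
\[
\mathbb E\,h_Q(b+rZ)=\frac1{|U_j|}\sum_{u\in U_j}\mathbb E\,h_{D_u}(b+rZ)\ge\frac{rg}8 .
\]
As in the model, one vector $Z$ serves all $u$. Lemma~\ref{lem:gain} and \eqref{eq:kappa} give
\[
\max_{x\in Q}\bigl[\Psi(\hat p+x)-\Psi(\hat p)\bigr]\ge\frac{rg}8-\kappa\theta^2R^2-\frac{2r^2}{\theta^2}=g^2\theta^2\Bigl(\frac1{256}-\frac1{1024}-\frac1{512}\Bigr)=2\eta .
\]
So there is $x\in Q$ with $\Psi(\hat p+x)\ge\Psi(p_\iota)+\eta$.

\emph{Rounding.} Write $x=|U_j|^{-1}\sum_ux_u$ with $x_u\in D_u$. The point $z_u+x_u$ is a convex combination of points $x_S$, and each $x_S$ is a convex combination of the vectors $q_{\iota(v)}$, $v\in\mathrm{Ch}(u)$. So $z_u+x_u=\sum_{v\in\mathrm{Ch}(u)}\pi_u(v)q_{\iota(v)}$ for a probability vector $\pi_u$. For each $u$ independently, draw $v\in\mathrm{Ch}(u)$ with law $\pi_u$ and set $\iota'(u)=\iota(v)$. This is a random selection on $U_j$ with $\mathbb Ep_{\iota'}=\hat p+x$. By Jensen's inequality, some outcome has $\Psi(p_{\iota'})\ge\Psi(\hat p+x)$.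
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
We express the parameters through $M$ and $C=1/c$. By \eqref{eq:Rg}, $R$ is an absolute multiple of $M$ and $g$ is an absolute multiple of $cM^{-3/2}$. By \eqref{eq:kappa}, $\kappa=\kappa_1c^2M^{-5}$, where $\kappa_1<1$ is the absolute constant obtained for $c=M=1$. Therefore
\begin{equation}\label{eq:ratio}
a=C_2M^5C^2,\qquad\frac\Omega\eta=\frac{2048}{18}\cdot\frac{(2420\,C_1)^2}{\kappa^3g^2}=C_3M^{18}C^8
\end{equation}
with absolute constants $C_2=22C_1/\kappa_1\ge1$ and $C_3$. Let $k_0\ge1024$ be an absolute constant such that $2C_3k^4e^{-\lambda k/4}\le1$ for all $k\ge k_0$, and let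
\[
c_*=\min\bigl(1,\ (\log_2k_0)^{-1/18},\ C_2^{-1/5},\ C_3^{-1/18}\bigr).
\]
We must show $M\ge c_*C^{-4/9}\max(1,J)^{1/18}$. Three cases are degenerate. If $J=0$, use $M\ge1$. If $J\ge1$ and $k<k_0$, use $M\ge1$ and $J\le\log_2k_0$. If $J\ge1$ and $a>k$, then \eqref{eq:ratio}, $C\ge1$ and $k\ge J\ge1$ give $M>C_2^{-1/5}C^{-2/5}k^{1/5}\ge C_2^{-1/5}C^{-4/9}J^{1/18}$.

In the remaining case $J\ge1$, $k\ge k_0$ and $a\le k$. Then $d\ge k\ge a$. Also $M^5C^2\le k$, so $\Omega/\eta\le C_3(M^5C^2)^4\le C_3k^4$, and the choice of $k_0$ gives $2\Omega e^{-\lambda k/4}\le\eta$. Thus Proposition~\ref{prop:step} applies. Start from the identity selection $\iota_0$ on $U_0$ and apply it $J$ times to obtain $\iota_1,\dots,\iota_J$. Since $p_{\iota_0},p_{\iota_J}\in K$,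
\[
J\eta\le\Psi(p_{\iota_J})-\Psi(p_{\iota_0})\le\Omega .
\]
By \eqref{eq:ratio}, $J\le C_3M^{18}C^8$, that is, $M\ge C_3^{-1/18}C^{-4/9}J^{1/18}$.
\end{proof}

\section{The upper bound: hashing in stages}\label{sec:upper}

Put $\bar k=2k$. We first reduce Theorem~\ref{thm:upper} to the construction of a low-dimensional subspace in which every sign pattern on a rooted subtree extends to a bounded vector.

\begin{lemma}\label{lem:cert}
Let $\mathcal V\subset\mathbb R^n$ be a subspace and $\Gamma\ge1$. Suppose that for every rooted subtree $T$ with $|T|\le\bar k$ and every $s\in\{\pm1\}^T$ there is $f\in\mathcal V$ with $f=s$ on $T$ and $\|f\|_\infty\le\Gamma$. Then there is a scheme with constant $2(1+\Gamma)$ and $m=\dim\mathcal V$ rows.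
\end{lemma}

\begin{proof}
Let the rows of $A$ be a basis of $\mathcal V$; then $A$ is onto $\mathbb R^m$ and $\ker A$ is orthogonal to $\mathcal V$. Let $z\in\ker A$, let $T$ be a rooted subtree with $|T|\le\bar k$, and take $f$ for the signs of $z$ on $T$ (arbitrary where $z$ vanishes). Then $0=\langle f,z\rangle\ge\|z_T\|_1-\Gamma\|z_{T^c}\|_1$, so $\|z\|_1\le(1+\Gamma)\|z_{T^c}\|_1$.

Let $\Delta(y)$ be a minimizer of $\sigma_k$ on $\{x:Ax=y\}$. It exists: for each of the finitely many $T\in\mathcal T_k$, minimizing $\|x_{T^c}\|_1$ subject to $Ax=y$ is a feasible linear program bounded below by $0$. Given $x$, let $x^*=\Delta(Ax)$, so $\sigma_k(x^*)\le\sigma_k(x)$. Let $T_1,T_2\in\mathcal T_k$ attain $\sigma_k(x)$ and $\sigma_k(x^*)$. Then $T=T_1\cup T_2$ is a rooted subtree with at most $\bar k$ nodes, $z=x^*-x\in\ker A$, and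
\[
\|z\|_1\le(1+\Gamma)\bigl(\|x^*_{T^c}\|_1+\|x_{T^c}\|_1\bigr)\le(1+\Gamma)\bigl(\sigma_k(x^*)+\sigma_k(x)\bigr)\le2(1+\Gamma)\sigma_k(x).\qedhere
\]
\end{proof}

The subspace is a sum of subspaces built from hashes. A \emph{hash} with $D$ slots per node and $\mu$ buckets is a map $\varphi:[n]\times[D]\to[\mu]$; the pairs $(i,l)$ are the \emph{slots} of the node $i$. A weight vector $w\in\mathbb R^\mu$ on the buckets defines
\[
f_w(i)=\frac1D\sum_{l=1}^Dw_{\varphi(i,l)},\qquad\|f_w\|_\infty\le\|w\|_\infty ,
\]
and $\mathcal V_\varphi=\{f_w:w\in\mathbb R^\mu\}$ is a subspace of dimension at most $\mu$. If the slots of a set $I$ of nodes fell into distinct buckets, any values on $I$ could be realized by giving each bucket the value of its node. Let $\operatorname{coll}(I)$ be the number $|I|D$ of slots of $I$ minus the number of buckets they occupy. For any ordering of these slots, $\operatorname{coll}(I)$ is the number of slots that lie in a bucket containing an earlier slot.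

\begin{lemma}\label{lem:coll}
Let the values $\varphi(i,l)$ be independent and uniform in $[\mu]$. For $I\subset[n]$ and an integer $x\ge1$,
\[
\mathbb P\bigl(\operatorname{coll}(I)\ge x\bigr)\le\Bigl(\frac{e\,(|I|D)^2}{x\mu}\Bigr)^x .
\]
\end{lemma}

\begin{proof}
Order the slots of $I$ and fix $x$ of them. Conditionally on all earlier slots, each of the $x$ slots falls into an occupied bucket with probability at most $|I|D/\mu$, so all of them do with probability at most $(|I|D/\mu)^x$. There are $\binom{|I|D}x\le(e|I|D/x)^x$ ways to fix the slots.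
\end{proof}

The first use of this lemma ignores the tree and handles all small sets at the price of $D\approx h$ slots per node, which pays for a union bound over $n^p\le2^{hp}$ sets of size $p$.

\begin{lemma}\label{lem:last}
For every integer $b\ge1$ there is a subspace $\mathcal V'\subset\mathbb R^n$ of dimension at most $128e^2bh+1$ such that for every $I\subset[n]$ with $|I|\le b$ and every $\tau\in[-1,1]^I$ there is $f\in\mathcal V'$ with $f=\tau$ on $I$ and $\|f\|_\infty\le\frac43$.
\end{lemma}

\begin{proof}
Let $D=16h$ and $\mu=\lceil8e^2bD\rceil$. For $|I|=p\le b$ and $x=pD/8=2hp$, the base in Lemma~\ref{lem:coll} is $8e\,pD/\mu\le1/e$. So the probability that some set $I$ of size $p\in[1,b]$ has $\operatorname{coll}(I)\ge pD/8$ is at most $\sum_{p\ge1}n^pe^{-2hp}\le\sum_{p\ge1}(2/e^2)^p<1$. Fix a hash $\varphi$ with no such set, and let $\mathcal V'=\mathcal V_\varphi$.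

Let $\mathsf e_i=\frac1D\sum_le_{\varphi(i,l)}\in\mathbb R^\mu$, so that $f_w(i)=\langle w,\mathsf e_i\rangle$. Let $|I|\le b$ and $x\in\mathbb R^I$. We claim that $\|\sum_{i\in I}x_i\mathsf e_i\|_1\ge\frac34\|x\|_1$. Number the nodes of $I$ as $1,2,\dots,|I|$ so that $|x_1|\ge|x_2|\ge\cdots$, put $x_{|I|+1}=0$, and order the slots node by node. Let $\chi_i$ be the number of slots of node $i$ that lie in a bucket containing an earlier slot. Then $\chi_1+\dots+\chi_p=\operatorname{coll}(\{1,\dots,p\})<pD/8$, and summation by parts gives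
\[
\sum_i\chi_i|x_i|=\sum_p\bigl(|x_p|-|x_{p+1}|\bigr)(\chi_1+\dots+\chi_p)\le\frac D8\sum_pp\bigl(|x_p|-|x_{p+1}|\bigr)=\frac D8\|x\|_1 .
\]
In each bucket, the coordinate of $\sum_ix_i\mathsf e_i$ is at least, in absolute value, the contribution of the first slot minus those of the others. Summing over buckets,
\[
\Bigl\|\sum_ix_i\mathsf e_i\Bigr\|_1\ge\frac1D\sum_i(D-\chi_i)|x_i|-\frac1D\sum_i\chi_i|x_i|\ge\|x\|_1-\frac14\|x\|_1 .
\]
By the claim, $\sum_ix_i\mathsf e_i\mapsto\sum_ix_i\tau_i$ is a well-defined linear functional of norm at most $\frac43$ on a subspace of $\ell_1^\mu$. By the Hahn--Banach theorem it is represented by some $w$ with $\|w\|_\infty\le\frac43$, and $f_w(i)=\langle w,\mathsf e_i\rangle=\tau_i$ for $i\in I$.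
\end{proof}

With $b=\bar k$, Lemmas~\ref{lem:cert} and~\ref{lem:last} already give a scheme with $O(kh)$ rows. To have $O(k)$ rows in this step we must first reduce the set to be treated from $\bar k$ nodes to $\bar k/h$ nodes, and here the tree helps. By \eqref{eq:count} there are only $e^{O(k)}$ subsets of rooted subtrees of size at most $\bar k$, so a union bound excludes about $\bar k$ collisions in all of them at once. With $D$ slots per node, $\bar k$ collisions can spoil only about $\bar k/D$ nodes. By Lemma~\ref{lem:coll} the number of buckets required is about $(|I|D)^2/\bar k$. Passing from $|I|=\bar k$ to $\bar k/h$ at once would take $D\approx h$ and $kh^2$ buckets. Passing from $\bar k/\varrho^{j-1}$ to $\bar k/\varrho^j$ takes $D\approx\varrho^j$ and only $k\varrho^2$ buckets, so we proceed in $r$ stages of ratio $\varrho\approx h^{1/r}$.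

Fix a hash and a set $I\subset[n]$. A slot of a node of $I$ is \emph{private} if no other slot of a node of $I$, including the same node, lies in its bucket. A node of $I$ is \emph{good} if at least $D/2$ of its slots are private, and \emph{bad} otherwise.

\begin{lemma}\label{lem:stage}
Let $\varrho\ge2$ and $j\ge1$ be integers, $D=12\varrho^j$ and $\mu=\lceil48e^2\varrho^2\bar k\rceil$. There is a hash $\varphi$ with these parameters such that the following holds for every rooted subtree $T$ with $|T|\le\bar k$ and every $I\subset T$ with $|I|\le\bar k/\varrho^{j-1}$.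
\begin{enumerate}
\item[(i)] At most $\bar k/\varrho^j$ nodes of $I$ are bad.
\item[(ii)] If $G\subset I$ is the set of good nodes and $\tau\in[-\Lambda,\Lambda]^G$, there is $f\in\mathcal V_\varphi$ with $f=\tau$ on $G$, $f=0$ on $I\setminus G$, and $\|f\|_\infty\le2\Lambda$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Suppose more than $\bar k/\varrho^j$ nodes of $I$ are bad. Each has more than $D/2=6\varrho^j$ non-private slots, so more than $6\bar k$ slots are non-private. A bucket with $t\ge2$ slots of $I$ contains $t$ non-private slots and contributes $t-1\ge t/2$ to $\operatorname{coll}(I)$, so $\operatorname{coll}(I)\ge3\bar k$. Since $|I|D\le12\varrho\bar k$, the base in Lemma~\ref{lem:coll} with $x=3\bar k$ is at most $e(12\varrho\bar k)^2/(3\bar k\mu)=48e\varrho^2\bar k/\mu\le1/e$, and for a random hash the event has probability at most $e^{-3\bar k}$. By \eqref{eq:count} there are at most $\sum_{i=1}^{\bar k}4^i2^i\le\frac87\,8^{\bar k}$ pairs $(T,I)$. Since $e^3>20$, we have $\frac87(8/e^3)^{\bar k}<1$, so some hash satisfies (i) for all pairs.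

(ii) For $i\in G$ let $\pi_i\ge D/2$ be the number of its private slots. Put $w=\tau_iD/\pi_i$ on the buckets of these slots, and $w=0$ on all other buckets; then $\|w\|_\infty\le2\Lambda$. A bucket with $w\ne0$ contains exactly one slot of $I$, a private slot of a good node. So non-private slots and slots of bad nodes see the weight $0$. Hence $f_w(i)=\frac1D\,\pi_i\,\tau_iD/\pi_i=\tau_i$ for $i\in G$, and $f_w=0$ on $I\setminus G$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:upper}]
Let $\varrho=\max(2,\lceil h^{1/r}\rceil)\le2h^{1/r}$, so $\varrho^r\ge h$. For $1\le j\le r$ let $\mathcal V_j$ be the subspace of the hash of Lemma~\ref{lem:stage}. Let $b=\lfloor\bar k/\varrho^r\rfloor\le\bar k/h$, and let $\mathcal V_{r+1}$ be the subspace of Lemma~\ref{lem:last} if $b\ge1$, and $\{0\}$ if $b=0$. Let $\mathcal V=\mathcal V_1+\dots+\mathcal V_{r+1}$. Then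
\[
\dim\mathcal V\le r\bigl(96e^2\varrho^2k+1\bigr)+256e^2k+1\le(640e^2+2)\,r\,k\,h^{2/r}.
\]

Let $T$ be a rooted subtree with $|T|\le\bar k$ and $s\in\{\pm1\}^T$. Put $I_0=T$, and for $j=1,\dots,r$ let $G_j$ be the set of good nodes of $I_{j-1}$ under the $j$th hash and $I_j=I_{j-1}\setminus G_j$. By Lemma~\ref{lem:stage}(i) and induction, $|I_j|\le\bar k/\varrho^j$; in particular $|I_r|\le b$. The set $T$ is the disjoint union of $G_1,\dots,G_r,I_r$. A vector from stage $j$ can be made to vanish on $I_j$, the nodes left for later stages, but its values on $G_1,\dots,G_{j-1}$ are only bounded. We therefore choose the vectors from the last stage to the first, each one correcting what the later stages left on its good set.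

Choose $f_{r+1}\in\mathcal V_{r+1}$ with $f_{r+1}=s$ on $I_r$ and $\|f_{r+1}\|_\infty\le\frac43$ (take $f_{r+1}=0$ if $b=0$, when $I_r$ is empty). For $j=r,r-1,\dots,1$ use Lemma~\ref{lem:stage}(ii) to choose $f_j\in\mathcal V_j$ with
\[
f_j=s-\sum_{i>j}f_i\ \text{ on }G_j,\qquad f_j=0\ \text{ on }I_j,\qquad\|f_j\|_\infty\le2\Bigl(1+\sum_{i>j}\|f_i\|_\infty\Bigr).
\]
Let $f=\sum_{i=1}^{r+1}f_i$. For $i<j\le r$ we have $G_j\subset I_{j-1}\subset I_i$, so $f_i=0$ on $G_j$, and $f=f_j+\sum_{i>j}f_i=s$ on $G_j$. For $i\le r$ we have $I_r\subset I_i$, so $f=f_{r+1}=s$ on $I_r$. Thus $f=s$ on $T$. The numbers $\mathsf a_j=1+\sum_{i\ge j}\|f_i\|_\infty$ satisfy $\mathsf a_{r+1}\le\frac73$ and $\mathsf a_j\le\mathsf a_{j+1}+2\mathsf a_{j+1}=3\mathsf a_{j+1}$, so $\|f\|_\infty\le\mathsf a_1-1\le\frac73\,3^r-1=:\Gamma$. Lemma~\ref{lem:cert} gives a scheme with $\dim\mathcal V$ rows and constant $2(1+\Gamma)=\frac{14}3\,3^r\le12\cdot3^r$.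
\end{proof}

\begin{thebibliography}{9}

\bibitem{problem}
``Difference between revisions of `Open Problems:50'\,'',
\texttt{https://sublinear.info/\allowbreak index.php?\allowbreak title=Open\_Problems:50\allowbreak\&diff=704\allowbreak\&oldid=506}.

\bibitem{pisier-paper}
Pisier, \emph{J. reine angew. Math.} 393 (1989).

\bibitem{pisier-book}
Pisier, \emph{The Volume of Convex Bodies and Banach Space Geometry}.

\end{thebibliography}
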